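# Two sorts in one algebra: the independence of amalgamation, congruence extension and residual smallness

## The rectangle $Z\times Y$

Take two nonempty sets $Z$ and $Y$ and multiply pairs by the rule
$$(z,y)(z',y')=(z,y'). \tag{1}$$
The product keeps the left coordinate of the left factor and the right coordinate of the right factor. Picture $Z\times Y$ as a rectangle: the product of two points is the corner that lies in the row $z$ of the first point and the column $y'$ of the second. One checks at once the identities
$$xx=x,\qquad (xy)z=x(yz),\qquad xyz=xz. \tag{2}$$
An algebra with one binary operation satisfying (2) is called a rectangular band. If $|Y|=1$ then $xy=x$ for all $x,y$; if $|Z|=1$ then $xy=y$.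

What is this good for? A variety consists of algebras with one underlying set. Sometimes one wants algebras with two: a set $Z$ of points and a set $Y$ of parameters that act on the points. The rectangle stores the pair $(Z,Y)$ in one set so that nothing is lost: homomorphisms, subalgebras and congruences all split into a part on $Z$ and a part on $Y$. We use this twice, first to build an algebra in which parameters act on points, and later to combine two unrelated varieties into one. Here are the facts.

**Coordinates.** *Every nonempty algebra $S$ satisfying (2) is isomorphic to a rectangle.* Fix $e\in S$ and put $Z=Se$, $Y=eS$. Consider $s\mapsto (se,es)$ from $S$ to $Z\times Y$, and $(a,b)\mapsto ab$ in the other direction. They are mutually inverse. First, $(se)(es)=ses=ss=s$ by (2). Second, if $a\in Se$, say $a=te$, then $ae=tee=te=a$, and dually $eb=b$ for $b\in eS$; hence $(ab)e=ae=a$ and $e(ab)=eb=b$. Finally $(st)e=se$ and $e(st)=et$, so $st$ is sent to $(se,et)$, which is the product (1) of the images of $s$ and $t$.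

**(H) Homomorphisms split.** *Every homomorphism $h:Z\times Y\to Z'\times Y'$ has the form $\alpha\times\beta$ with $\alpha:Z\to Z'$, $\beta:Y\to Y'$, and it is injective iff $\alpha$ and $\beta$ are.* We have $(z,y)(z_0,y')=(z,y')$, so $h(z,y')=h(z,y)\,h(z_0,y')$. By (1), the first coordinate of $h(z,y')$ is that of $h(z,y)$, so it depends only on $z$. The second coordinate of $h(z,y')$ is that of $h(z_0,y')$, so it depends only on $y'$. The remark on injectivity holds because the factors are nonempty.

**(S) Subalgebras split.** *Every nonempty subalgebra $S_0$ of $Z\times Y$ has the form $Z_0\times Y_0$.* Let $Z_0,Y_0$ be its two projections. If $z\in Z_0$ and $y'\in Y_0$, there are $(z,y),(z',y')\in S_0$, and their product is $(z,y')\in S_0$.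

**(C) Congruences split.** *Every congruence has the form $\theta\times\psi$ with equivalences $\theta$ on $Z$ and $\psi$ on $Y$, meaning $(z,y)\sim(z',y')$ iff $z\,\theta\,z'$ and $y\,\psi\,y'$.* The congruence is the kernel of the map onto the quotient. The quotient satisfies (2), so it is a rectangle up to isomorphism. By (H) the map is $\alpha\times\beta$, and its kernel is $\ker\alpha\times\ker\beta$. Since $Z$ and $Y$ are nonempty, $\theta$ and $\psi$ are determined by the congruence.

## Three properties of a variety and the independence theorems

A variety is the class of all algebras of a given type that satisfy a given set of identities; it is closed under subalgebras, products and homomorphic images. Write $\mathrm{Con}\,S$ for the lattice of congruences of $S$. An algebra $S$ is **subdirectly irreducible** (SI) if $\mathrm{Con}\,S$ has a least element among the congruences different from equality; this element is the **monolith**. An SI algebra has at least two elements. For instance, every two-element algebra is SI, and so is every simple algebra with at least two elements. Birkhoff's subdirect representation theorem says that each nonempty algebra in a variety embeds in a product of SI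 quotients of itself (the empty product being a one-element algebra).

Subalgebras below are nonempty. Let $\mathcal V$ be a variety.

**Definition (AP).** $\mathcal V$ has the Amalgamation Property if, whenever a nonempty $A\in\mathcal V$ is a common subalgebra of $B,D\in\mathcal V$, both $B$ and $D$ embed in some $E\in\mathcal V$ by embeddings that agree on $A$. The property is called *strong* if $E$ can be chosen with $B\cap D=A$ inside $E$.

**Definition (CEP).** $\mathcal V$ has the Congruence Extension Property if, whenever a nonempty $A$ is a subalgebra of $B\in\mathcal V$, each congruence of $A$ is the restriction to $A$ of a congruence of $B$.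

**Definition (RS).** $\mathcal V$ is residually small if its SI members form only a set of isomorphism types, not a proper class.

A familiar failure of CEP: in groups, congruences are normal subgroups. The Klein four-group $V$ is normal in $A_4$, and $A_4\le A_5$. Since $A_5$ is simple, its only congruences are equality and the full relation, and neither restricts to the congruence of $V$ on $A_4$.

Are the three properties independent, in the sense that for each of them there is a variety that has the other two but not this one? The source given for the question is "Following Zhen Lin's suggestion in my previous question, I ask this question separately.", https://math.techqa.club/when-do-universal-algebraic-varieties-have-enough-injectives-1042299. The answer is yes.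

**Theorem 1.**

- (a) There is a variety $\mathcal K$ (one binary and two unary operations, finitely many identities) with AP and RS but not CEP.
- (b) There is a variety $\mathcal R$ with AP and CEP but not RS.
- (c) There is a variety $\mathcal F$ with CEP and RS but not AP.

**Theorem 2 (strengthening of (a)).** The nonempty members of $\mathcal K$ are exactly $ISP(T)$ for a 6-element algebra $T\in\mathcal K$. $\mathcal K$ has exactly seven SI members up to isomorphism, with 2, 2, 2, 2, 3, 4 and 6 elements. $\mathcal K$ has the strong amalgamation property. CEP fails for a 3-element subalgebra of $T$ itself.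

**Theorem 3 (full independence).** Each of the 8 combinations of truth values of (AP, CEP, RS) is realized by a variety of finite type with finitely many defining identities.

Here $ISP(T)$ is the class of algebras isomorphic to a nonempty subalgebra of a power of $T$.

## Sets, rectangles and unary algebras by hand

*Sets.* With no operations at all, every equivalence is a congruence. Amalgamate by taking a union along $A$. Extend a congruence $\theta$ of $A\subseteq B$ by $\theta\,\cup{=_B}$. A set with at least three elements has two different atoms in its lattice of equivalences, so the only SI is the two-element set. All three properties hold.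

*Rectangular bands.* By (H), (S), (C) everything happens on $Z$ and $Y$ separately, as in sets. Amalgamate by unions in each coordinate, and extend $\theta\times\psi$ by adding equality in each coordinate. For SI members, $\mathrm{Con}(Z\times Y)\cong \mathrm{Eq}(Z)\times\mathrm{Eq}(Y)$, where $\mathrm{Eq}$ is the lattice of equivalences. If both $Z$ and $Y$ have at least two elements, then a nontrivial $\theta$ paired with equality and equality paired with a nontrivial $\psi$ are nonzero with zero meet; so one of the two sets is a point and the other has exactly two elements. All three properties hold again. The rectangle alone costs nothing.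

*Unary algebras.* Suppose all operations have arity at most one. Let $A\le B$ and let $\theta$ be a congruence of $A$. Then $\theta\,\cup{=_B}$ is an equivalence, and it is compatible with unary operations because $A$ is closed under them. So every unary variety has CEP. A failure of CEP needs an operation by which elements outside $A$ can act on elements of $A$.

## AP and CEP without RS: commutative rings with quasi-inverses

Let $\mathcal R$ be the variety of commutative rings with $1$ with an extra unary operation $'$ such that
$$x^2x'=x,\qquad x(x')^2=x'. \tag{3}$$
Call $x'$ a quasi-inverse of $x$. Every field is in $\mathcal R$, with $0'=0$ and $x'=x^{-1}$ otherwise. In $\mathbb Z/6$ a quasi-inverse of $2$ is $2$, since $4\cdot2=2$. In $\mathbb Z/4$ the element $2$ has none, since $2^2u=0$.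

**Step 1: quasi-inverses are unique.** This step shows that $'$ adds nothing to the notions of homomorphism and congruence. Let $u,v$ both be quasi-inverses of $x$ in a commutative ring. Then $ux=u(x^2v)=(x^2u)v=xv$, so
$$u=u(ux)=u(vx)=v(ux)=v(vx)=v .$$
Consequently a unital ring homomorphism $h$ between members of $\mathcal R$ preserves $'$, because $h(x')$ is a quasi-inverse of $h(x)$. Also, congruences of $R\in\mathcal R$ are the same as ideals: if $x-y\in I$, then in $R/I$ the images of $x'$ and $y'$ are both quasi-inverses of the common image of $x$ and $y$, so $x'-y'\in I$.

**Step 2: idempotents in ideals.** This step gives the tool for CEP. Put $e_x=xx'$. Then $e_x^2=x\cdot x(x')^2=xx'=e_x$ and $e_xx=x^2x'=x$.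

*Fact 1.* If $i_1,\dots,i_n$ lie in an ideal $I$, some idempotent $g\in I$ satisfies $gi_k=i_k$ for all $k$. Each $e_{i_k}=i_ki_k'$ lies in $I$. For idempotents $e,h$, the element $e\vee h=e+h-eh$ is idempotent with $(e\vee h)e=e$ and $(e\vee h)h=h$. Hence $ei=i$ implies $(e\vee h)i=(e\vee h)ei=ei=i$, and likewise for $h$. Take $g=e_{i_1}\vee\dots\vee e_{i_n}$ (and $g=0$ if $n=0$).

**Step 3: maximal ideals.** This step provides the maps to fields that AP will use.

*Fact 2.* Prime ideals are maximal. In the domain $R/P$ we have $x(1-xx')=x-x^2x'=0$, so a nonzero $x$ satisfies $xx'=1$; thus $R/P$ is a field.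

*Fact 3.* The maximal ideals of $R$ intersect in $0$. Let $x\ne0$. Then $e_x\neq0$, because $e_xx=x$. Since $e_x(1-e_x)=0$ and $e_x\ne0$, the element $1-e_x$ is not a unit, so it lies in a maximal ideal $M$. If $x\in M$, then $e_x\in M$ and so $1\in M$, a contradiction. Hence $x\notin M$.

**Step 4: CEP.** We show that ideals survive extension and restriction.

*Fact 4.* If $A\le B$ in $\mathcal R$ and $I$ is an ideal of $A$, then $IB\cap A=I$. Let $a=\sum_k i_kb_k\in A$ with $i_k\in I$, $b_k\in B$. With $g\in I$ from Fact 1, $ga=\sum_k gi_kb_k=a$. But $g\in I$ and $a\in A$, so $a=ga\in I$.

Since congruences are ideals, the congruence of $B$ given by $IB$ restricts to the congruence of $A$ given by $I$. This is CEP.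

**Step 5: AP.** The aim is to find enough pairs of maps $B\to L$, $D\to L$ to fields that agree on $A$. Let $A\le B$ and $A\le D$. If $A$ is the zero ring, then $1=0$ in $B$ and $D$ as well, so $B$ and $D$ are zero rings, and $E=0$ works. So assume all three are nonzero. Let $b\neq b'$ in $B$. By Fact 3 there is a maximal ideal $M$ of $B$ with $b-b'\notin M$. The ideal $P=M\cap A$ is prime in $A$, hence maximal by Fact 2. By Fact 4, $PD\cap A=P$, so $1\notin PD$. Choose a maximal ideal $N\supseteq PD$ of $D$. Then $N\cap A$ is a proper ideal containing $P$, so $N\cap A=P$.

Thus $B/M$ and $D/N$ are fields extending $k=A/P$. The ring $(B/M)\otimes_k(D/N)$ is a tensor product of nonzero vector spaces over $k$, so it is nonzero; let $L$ be its quotient by a maximal ideal. Both fields map into $L$, injectively, and these maps agree on $k$. We get homomorphisms $B\to L$ and $D\to L$ that agree on $A$, and the first separates $b$ and $b'$. Exchanging the roles of $B$ and $D$, we treat pairs $d\ne d'$ in $D$.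

Let $E$ be the product of all the fields $L$ so obtained, over all pairs $b\neq b'$ in $B$ and all pairs $d\ne d'$ in $D$. Then $E\in\mathcal R$. The induced maps $B\to E$ and $D\to E$ agree on $A$, and they are injective because every pair is separated in some factor. By Step 1 they preserve $'$.

**Step 6: RS fails.** A field has only two ideals, so by Step 1 it is a simple member of $\mathcal R$, hence SI. There are fields of arbitrarily large cardinality, for instance rational function fields over $\mathbb Q$ in arbitrarily many variables. This proves Theorem 1(b).

## CEP and RS without AP: rings with $x^{22}=x$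

To destroy AP while keeping CEP, bound the size of the fields so that two small ones have no room for a common extension. Let $\mathcal F$ be the variety of commutative rings with $1$ satisfying $x^{22}=x$. The multiplicative group of $\mathbb F_q$ is cyclic of order $q-1$, so $\mathbb F_q\in\mathcal F$ iff $q-1$ divides $21$, that is, $q-1\in\{1,3,7,21\}$. As $22$ is not a prime power, the finite fields in $\mathcal F$ are $\mathbb F_2,\mathbb F_4,\mathbb F_8$.

**Step 1: CEP.** We reuse Facts 1 and 4. For every $x$, $x^{42}=x^{22}x^{20}=x\cdot x^{20}=x^{21}$, so $x^{21}$ is idempotent; also $x^{21}x=x$, and $x^{21}\in I$ whenever $x$ lies in an ideal $I$. With $e_x=x^{21}$, the proofs of Facts 1 and 4 apply word for word. Congruences of rings are ideals, so CEP follows.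

**Step 2: RS.** We bound the size of the SI members. Let $R\in\mathcal F$ be SI. If $e\in R$ is idempotent, then $eR\cap(1-e)R=0$: an element $y$ of the intersection satisfies $y=ey$ and $y=(1-e)y$, so $y=e(1-e)y=0$. Two nonzero ideals of an SI ring both contain the ideal of the monolith, so $eR=0$ or $(1-e)R=0$, that is, $e\in\{0,1\}$. Now let $x\neq0$. Then $x^{21}\ne0$, because $x^{21}x=x$. So $x^{21}=1$ and $x$ is invertible. Hence $R$ is a field all of whose elements are roots of $t^{22}-t$, and $|R|\le22$. There is only a set of such rings up to isomorphism.

**Step 3: AP fails.** We try to amalgamate $\mathbb F_4$ and $\mathbb F_8$ over their common subalgebra $\mathbb F_2$. Suppose both embed in $E\in\mathcal F$. Then $E\neq0$; let $\mathfrak m$ be a maximal ideal. The field $E/\mathfrak m$ is in $\mathcal F$, so its elements are roots of $t^{22}-t$ and $|E/\mathfrak m|\le22$. A unital homomorphism from a field to a nonzero ring is injective, so $E/\mathfrak m$ contains copies of $\mathbb F_4$ and $\mathbb F_8$. It is a vector space over each of them, so its order is a power of $4$ and a power of $8$, hence at least $64$. This contradiction proves Theorem 1(c).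

## Parameters acting on points, and why free actions are too big

There remains AP and RS without CEP. Two classes of varieties are already excluded. The first is the congruence modular varieties, because of a quoted result, which we use only as a guide: *for congruence modular varieties, AP and RS together imply CEP.* The second is the unary varieties, which all have CEP. We need elements outside $A$ that act on $A$, in a non-modular setting.

The rectangle suggests the following. Let the elements of $Y$ act on $Z$, by an arbitrary map $\circ:Z\times Y\to Z$, and store the action in one unary operation $m(z,y)=(z\circ y,y)$. The identity needed is $y\,m(x)=yx$, which says that $m$ keeps the second coordinate. Let $\mathcal M$ be the variety given by (2) and this identity; its nonempty members are, up to isomorphism, exactly the rectangles with an arbitrary $\circ$. By (C), congruences are the $\theta\times\psi$ such that $z\,\theta\,z'$ and $y\,\psi\,y'$ imply $z\circ y\;\theta\;z'\circ y'$.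

*CEP fails in $\mathcal M$.* A subalgebra $Z_0\times Y_0$ sees only the actions of $Y_0$; a new parameter in $Y\setminus Y_0$ acts on $Z$ as a new unary operation, and congruences of the small algebra need not respect it. Concretely, let $Z=\{b,c,e\}$, $Y=\{0,1\}$ and
$$b\circ0=c\circ0=b,\qquad b\circ1=c\circ1=c,\qquad e\circ0=e\circ1=e. \tag{4}$$
On the subalgebra $Z\times\{0\}$, identifying only $b$ and $e$ is a congruence, since $-\circ0$ fixes both. If a congruence $\theta\times\psi$ of the whole algebra has $b\,\theta\,e$, then $c=b\circ1\;\theta\;e\circ1=e$, so it identifies $(c,0)$ with $(e,0)$ also.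

*AP holds in $\mathcal M$.* Arrange that $Z_A=Z_B\cap Z_D$ and $Y_A=Y_B\cap Y_D$. On $(Z_B\cup Z_D)\times(Y_B\cup Y_D)$ use $\circ_B$ or $\circ_D$ where they are defined, and put $z\circ y=z$ elsewhere. There is no law to check.

*RS fails in $\mathcal M$, and this is where the attempt stops.* Let $|Z|\ge2$, let $Y$ be the set of all maps $Z\to Z$, and put $z\circ y=y(z)$. Let $\theta\times\psi$ be a congruence other than equality. If $y\,\psi\,y'$ with $y\ne y'$, pick $z$ with $y(z)\neq y'(z)$; then $y(z)\,\theta\,y'(z)$, so $\theta$ is nontrivial in any case. If $z\,\theta\,z'$ with $z\ne z'$, then for any $p,q\in Z$ some map takes $z$ to $p$ and $z'$ to $q$, so $p\,\theta\,q$. Hence $\theta$ is the full relation. The full relation on $Z$ with equality on $Y$ is a congruence, and it lies below every nonzero one. So this algebra is SI, and it can be as large as we like.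

Parameters can move a point anywhere, and this links all pairs of $Z$ in one congruence. We want the actions to be strong enough for example (4) but too weak to spread. In (4) the parameters only choose a point within the set $\{b,c\}$, and their effect does not depend on which of $b,c$ one starts from. We now impose this as law, with one distinguished point in each such set.

## Systems with a retraction: the variety $\mathcal K$

**Definition.** A **system** consists of nonempty sets $Z,Y$ and maps $\varphi:Z\to Z$ and $\circ:Z\times Y\to Z$ with
$$\varphi\varphi=\varphi,\qquad \varphi(z\circ y)=\varphi(z),\qquad \varphi(z)\circ y=z\circ y. \tag{5}$$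

So $\varphi$ is a retraction onto base points, and it divides $Z$ into fibers. The parameter $y$ moves $z$ within its fiber, and $z\circ y$ depends only on $y$ and the base point of the fiber. In particular actions do not accumulate:
$$(z\circ y)\circ y'=\varphi(z\circ y)\circ y'=\varphi(z)\circ y'=z\circ y'.$$
Example: in (4), put $\varphi(b)=\varphi(c)=b$ and $\varphi(e)=e$. The fibers are $\{b,c\}$ and $\{e\}$; both $b$ and $c$ are sent by $0$ to $b$ and by $1$ to $c$, and $e$ is fixed. So (5) holds.

Let $Z\boxtimes Y$ be the algebra on $Z\times Y$ with product (1) and
$$f(z,y)=(\varphi(z),y),\qquad m(z,y)=(z\circ y,y).$$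
Let $\mathcal K$ be the variety with one binary operation and unary operations $f,m$ defined by (2) and
$$yf(x)=yx,\qquad ym(x)=yx, \tag{6}$$
$$f(xy)=f(x)y, \tag{7}$$
$$ff(x)=f(x),\qquad fm(x)=f(x),\qquad mf(x)=m(x). \tag{8}$$

**Lemma 1.** Each $Z\boxtimes Y$ is in $\mathcal K$, and every nonempty member of $\mathcal K$ is isomorphic to some $Z\boxtimes Y$. Moreover:

- homomorphisms $Z\boxtimes Y\to Z'\boxtimes Y'$ are the maps $\alpha\times\beta$ with $\alpha\varphi=\varphi'\alpha$ and $\alpha(z\circ y)=\alpha(z)\circ'\beta(y)$;
- nonempty subalgebras are the sets $Z_0\times Y_0$ with $Z_0,Y_0$ nonempty, $\varphi(Z_0)\subseteq Z_0$ and $Z_0\circ Y_0\subseteq Z_0$;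
- congruences are the $\theta\times\psi$ with $\theta,\psi$ equivalences such that $z\,\theta\,z'$ implies $\varphi(z)\,\theta\,\varphi(z')$, and $z\,\theta\,z'$, $y\,\psi\,y'$ imply $z\circ y\;\theta\;z'\circ y'$.

*Proof.* First we check that $Z\boxtimes Y\in\mathcal K$. In a rectangle, $yu=yx$ means that $u$ and $x$ have the same second coordinate. Since $f$ and $m$ keep second coordinates, (6) holds. Next, $f((z,y)(z',y'))=f(z,y')=(\varphi(z),y')=f(z,y)(z',y')$, which is (7). Finally, (8) holds in second coordinates because these never change, and in first coordinates it says $\varphi\varphi(z)=\varphi(z)$, $\varphi(z\circ y)=\varphi(z)$, $\varphi(z)\circ y=z\circ y$, which is (5).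

Conversely, let $S\ne\emptyset$ be in $\mathcal K$; as a band we may take it to be $Z\times Y$. By (6), $f$ and $m$ keep second coordinates. By (7), applied to $x=(z,y)$ and $(z',y')$, the first coordinate of $f(z,y')$ equals that of $f(z,y)$, so $f(z,y)=(\varphi(z),y)$ for a map $\varphi$. Define $\circ$ by $m(z,y)=(z\circ y,y)$. Then (8), read in first coordinates, is (5).

For the three descriptions, start from (H), (S), (C) and write out compatibility with $f$ and $m$. For homomorphisms, $(\alpha\times\beta)f(z,y)=(\alpha\varphi(z),\beta(y))$ and $f(\alpha(z),\beta(y))=(\varphi'\alpha(z),\beta(y))$; similarly for $m$. A set $Z_0\times Y_0$ is closed under $f$ and $m$ iff the stated inclusions hold. If $z\,\theta\,z'$ and $y\,\psi\,y'$, then compatibility with $f$ requires $(\varphi(z),y)\sim(\varphi(z'),y')$, that is, $\varphi(z)\,\theta\,\varphi(z')$, and compatibility with $m$ requires $z\circ y\;\theta\;z'\circ y'$. $\square$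

## Strong amalgamation in $\mathcal K$

Let $A\neq\emptyset$ be a common subalgebra of $B,D\in\mathcal K$.

**Step 1: put the three algebras in position.** We want to work with plain unions of sets. Write $A$, $B$, $D$ as $Z_A\boxtimes Y_A$, $Z_B\boxtimes Y_B$, $Z_D\boxtimes Y_D$ up to isomorphism. By Lemma 1 the inclusion of $A$ in $B$ becomes a map $\alpha\times\beta$, and by (H) both $\alpha$ and $\beta$ are injective; the same holds for $D$. Rename points so that these injections are inclusions and the points outside $A$ are disjoint: $Z_A=Z_B\cap Z_D$ and $Y_A=Y_B\cap Y_D$. By Lemma 1, $\varphi_B$ and $\varphi_D$ agree on $Z_A$ and map it to itself, and $\circ_B$ and $\circ_D$ agree on $Z_A\times Y_A$.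

**Step 2: define the amalgam.** The point is to fill in $z\circ y$ when $z$ and $y$ come from different sides. Put $Z_E=Z_B\cup Z_D$, $Y_E=Y_B\cup Y_D$, $\varphi=\varphi_B\cup\varphi_D$. Then $\varphi\varphi=\varphi$. Because of the last law in (5), it suffices to define $\circ$ on base points. For $x\in\varphi(Z_E)$ and $y\in Y_E$ let
$$x\circ y=\begin{cases}x\circ_By&\text{if }x\in Z_B,\ y\in Y_B,\\ x\circ_Dy&\text{if }x\in Z_D,\ y\in Y_D,\\ x&\text{otherwise.}\end{cases} \tag{9}$$
If the first two cases both apply, then $x\in Z_A$ and $y\in Y_A$, and they agree. For arbitrary $z\in Z_E$ put $z\circ y:=\varphi(z)\circ y$. For a base point $z=\varphi(z)$ this is consistent with (9).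

**Step 3: verify (5).** This puts $E=Z_E\boxtimes Y_E$ in $\mathcal K$. Let $x$ be a base point, so $\varphi(x)=x$. In the first case of (9), $\varphi(x\circ y)=\varphi_B(x\circ_By)=\varphi_B(x)=x$; the second case is the same with $D$; in the third, $\varphi(x\circ y)=\varphi(x)=x$. Hence for every $z$, $\varphi(z\circ y)=\varphi(\varphi(z)\circ y)=\varphi(z)$. The law $\varphi(z)\circ y=z\circ y$ holds by definition.

**Step 4: $B$ and $D$ are subalgebras of $E$, and they meet in $A$.** If $z\in Z_B$ and $y\in Y_B$, then $\varphi(z)=\varphi_B(z)\in Z_B$, so $z\circ y=\varphi_B(z)\circ_By=z\circ_By$ by (5) in $B$. The same holds for $D$. Finally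
$$(Z_B\times Y_B)\cap(Z_D\times Y_D)=Z_A\times Y_A,$$
so $B\cap D=A$. Thus $\mathcal K$ has the strong amalgamation property.

## The seven subdirectly irreducibles of $\mathcal K$

Let $T=Z\boxtimes Y$ be the 6-element algebra of the system in (4): $Z=\{b,c,e\}$, $Y=\{0,1\}$, $\varphi(b)=\varphi(c)=b$, $\varphi(e)=e$. We show that every SI member of $\mathcal K$ embeds in $T$. Let $S=Z\boxtimes Y$ now be any SI member.

**Step 1: two supplies of congruences.** Here the laws (5) pay off.

- (i) If $\theta\subseteq\ker\varphi$ is any equivalence on $Z$, then $\theta\times{=}$ is a congruence. Indeed $z\,\theta\,z'$ gives $\varphi(z)=\varphi(z')$, and then $z\circ y=\varphi(z)\circ y=\varphi(z')\circ y=z'\circ y$.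
- (ii) Let $\psi_0=\{(y,y'):z\circ y=z\circ y'\text{ for all }z\in Z\}$. Then ${=}\times\psi_0$ is a congruence, directly from Lemma 1.

**Step 2: the case $\varphi=\mathrm{id}$.** This case has no action left. By (5), $z\circ y=\varphi(z\circ y)=\varphi(z)=z$, so $f$ and $m$ are the identity, and $S$ is a plain rectangular band with $\mathrm{Con}\,S\cong\mathrm{Eq}(Z)\times\mathrm{Eq}(Y)$. As computed for rectangular bands, there is a least nonzero element only if $(|Z|,|Y|)$ is $(2,1)$ or $(1,2)$. These two algebras have two elements, so they are SI. They are isomorphic to the subalgebras $\{b,e\}\times\{0\}$ and $\{e\}\times\{0,1\}$ of $T$.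

**Step 3: otherwise, only one fiber is nontrivial, and it has two points.** Suppose $\varphi(c)=b\ne c$ for some $b,c\in Z$. Then $\varphi(b)=\varphi\varphi(c)=\varphi(c)=b$, so $(b,c)\in\ker\varphi$. Let $\theta$ identify only $b$ and $c$. By (i), $\theta\times{=}$ is a congruence. A congruence $\theta'\times\psi'$ below it has $\theta'\subseteq\theta$ and $\psi'$ equality, so $\theta\times{=}$ is an atom of $\mathrm{Con}\,S$, hence the monolith. Any other pair $p\neq q$ with $\varphi(p)=\varphi(q)$ would give a different atom in the same way, which is impossible. So $\{b,c\}$ is the only nontrivial class of $\ker\varphi$. Since $(z,\varphi(z))\in\ker\varphi$ for every $z$, we get $\varphi(z)=z$ for every $z\notin\{b,c\}$; with $\varphi(b)=b$, $\varphi$ fixes every $z\neq c$.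

**Step 4: bound $Y$.** Let $W=Z\setminus\{b,c\}$. For $z\in W$, $\varphi(z\circ y)=\varphi(z)=z$, and the only point that $\varphi$ sends to $z$ is $z$, so $z\circ y=z$. Also $c\circ y=\varphi(c)\circ y=b\circ y$, and $\varphi(b\circ y)=b$ gives $b\circ y\in\{b,c\}$. So the whole action of $y$ is determined by $b\circ y$. The congruence ${=}\times\psi_0$ of (ii) does not contain the monolith, so $\psi_0$ is equality: different parameters have different actions. Hence $y$ is determined by $b\circ y\in\{b,c\}$, and $|Y|\le2$.

**Step 5: bound $W$.** Let $\theta$ collapse $W$ to a point and nothing else (if $W=\emptyset$ there is nothing to prove). The map $\varphi$ and all maps $-\circ y$ fix $W$ pointwise, so $\theta\times{=}$ is a congruence. It does not identify $b$ and $c$, so it does not contain the monolith; hence it is equality, and $|W|\le1$.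

**Step 6: embed $S$ in $T$.** We match names. Send $b\mapsto b$, $c\mapsto c$, and the point of $W$, if any, to $e$. Send $y$ to $0$ if $b\circ y=b$ and to $1$ if $b\circ y=c$. Both maps are injective. By Steps 3 and 4 they respect $\varphi$ and $\circ$, so by Lemma 1 they give an embedding of $S$ in $T$.

So every SI member of $\mathcal K$ embeds in $T$, and $\mathcal K$ has RS. Moreover, a nonempty $S\in\mathcal K$ embeds in a product of SI members by Birkhoff's theorem, hence in a power of $T$. Conversely $ISP(T)\subseteq\mathcal K$ because $\mathcal K$ is a variety. So the nonempty members of $\mathcal K$ are exactly $ISP(T)$.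

**Step 7: list the SI members.** Besides the two algebras of Step 2, the candidates are the subalgebras $Z_0\times Y_0$ of $T$ with $\{b,c\}\subseteq Z_0$; all six choices are closed under $\varphi$ and $\circ$.

- $\{b,c\}\times\{0\}$ and $\{b,c\}\times\{1\}$ have two elements, so they are SI.
- $\{b,c\}\times\{0,1\}$, $\{b,c,e\}\times\{1\}$ and $T$ are SI. By (i), identifying only $b$ and $c$, with equality on the parameters, is a congruence. We show that every nonzero congruence $\theta\times\psi$ has $b\,\theta\,c$, so that this one is the least. If $0\,\psi\,1$, then $b=b\circ0\;\theta\;b\circ1=c$. If $b\,\theta\,e$, then, since $1$ is a parameter whenever $e$ is present in these algebras, $c=b\circ1\;\theta\;e\circ1=e$, so $b\,\theta\,e\,\theta\,c$. If $c\,\theta\,e$, then $b=\varphi(c)\;\theta\;\varphi(e)=e$, which is the previous case.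
- $\{b,c,e\}\times\{0\}$ is not SI. Identifying only $b,e$ is a congruence, as $\varphi$ and $-\circ0$ fix $b$ and $e$; identifying only $b,c$ is a congruence by (i). Their intersection is equality.

The four 2-element SI members are pairwise non-isomorphic. The two of Step 2 have $f=\mathrm{id}$; one satisfies $xy=x$ and the other $xy=y$. The other two have $f\ne\mathrm{id}$; in $\{b,c\}\times\{0\}$ both $f$ and $m$ send every element to $(b,0)$, so $m=f$, while in $\{b,c\}\times\{1\}$ the operation $f$ sends every element to $(b,1)$ and $m$ sends every element to $(c,1)$, so $m\neq f$. The remaining ones have $3$, $4$ and $6$ elements. So there are exactly seven SI members, of sizes $2,2,2,2,3,4,6$.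

## CEP fails inside $T$

Let $A=\{b,c,e\}\times\{0\}\le T$, a 3-element subalgebra, and let $\Theta$ be the equivalence on $A$ whose only nontrivial block is $\{(b,0),(e,0)\}$. We have just seen, in the last item of the list, that it is a congruence of $A$. Let $\sim$ be any congruence of $T$ with $(b,0)\sim(e,0)$. Multiply on the right by the outside element $(b,1)$ to change the parameter:
$$(b,1)=(b,0)(b,1)\;\sim\;(e,0)(b,1)=(e,1).$$
Apply $m$, so that the new parameter acts:
$$(c,1)=m(b,1)\;\sim\;m(e,1)=(e,1).$$
Multiply on the right by $(b,0)$ to return to $A$:
$$(c,0)=(c,1)(b,0)\;\sim\;(e,1)(b,0)=(e,0).$$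
But $((c,0),(e,0))\notin\Theta$. So $\Theta$ is not the restriction of a congruence of $T$, and $\mathcal K$ does not have CEP. This completes the proof of Theorem 2 and of Theorem 1. AP, CEP and RS are independent for varieties.

By the quoted result, $\mathcal K$ cannot be congruence modular, and one can see this directly. Take $|Z|=4$, $|Y|=1$, $\varphi=\mathrm{id}$, $z\circ y=z$: the congruence lattice is $\mathrm{Eq}(\{1,2,3,4\})$. Let $\pi=12|3|4$, $\rho=12|34$, $\sigma=13|24$. Then $\pi\le\rho$ and $\pi\vee\sigma$ is the full relation, so $(\pi\vee\sigma)\wedge\rho=\rho$, while $\pi\vee(\sigma\wedge\rho)=\pi$.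

## The product $\mathcal V_1\otimes\mathcal V_2$ and all eight combinations

To fail several properties at once, we put two varieties side by side, one on each edge of the rectangle, with no interaction. Let $\mathcal V_1,\mathcal V_2$ be varieties of disjoint types $\tau_1,\tau_2$, not containing the symbol of the band product.

**Step 1: remove constants.** The definitions below use a first argument, so every operation should have one. Replace each nullary symbol $k$ by a unary symbol $u_k$ with the identity $u_k(x)=u_k(y)$, and replace $k$ in the other identities by $u_k(x)$. On nonempty algebras this changes neither subalgebras, nor congruences, nor homomorphisms: a nonempty subset closed under $u_k$ contains its value, and $h(u_k(x))=u_k(h(x))$ says that $h$ preserves that value. So AP, CEP and RS are not affected.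

**Step 2: the construction.** For nonempty $A_i\in\mathcal V_i$ let $A_1\otimes A_2$ be the algebra on $A_1\times A_2$ with the product (1), in which each $g\in\tau_1$ acts as $g^{A_1}$ on first coordinates and as projection to the first argument on second coordinates, and each $g\in\tau_2$ acts as $g^{A_2}$ on second coordinates and as projection to the first argument on first coordinates. For example, if $\mathcal V_1$ and $\mathcal V_2$ are both the variety of sets, the $A_1\otimes A_2$ are the rectangles. (The variety $\mathcal K$ is not presented in this way, since $m$ lets $Y$ act on $Z$.)

Let $\mathcal V_1\otimes\mathcal V_2$ be the variety defined by (2) and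
$$y\,g(x_1,\dots,x_n)=yx_1,\quad g(x_1y_1,\dots,x_ny_n)z=g(x_1,\dots,x_n)z\qquad(g\in\tau_1), \tag{10}$$
$$g(x_1,\dots,x_n)y=x_1y,\quad z\,g(y_1x_1,\dots,y_nx_n)=z\,g(x_1,\dots,x_n)\qquad(g\in\tau_2), \tag{11}$$
together with, for a new variable $z$,
$$sz=tz\ \text{ for each defining identity } s\approx t\text{ of }\mathcal V_1,\qquad zs=zt\ \text{ for each defining identity } s\approx t\text{ of }\mathcal V_2. \tag{12}$$

**Step 3: the nonempty members are exactly the $A_1\otimes A_2$, up to isomorphism.** In a rectangle, $uz=vz$ says that $u,v$ have the same first coordinate, and $zu=zv$ that they have the same second coordinate. With this, (10) says that $g\in\tau_1$ acts on second coordinates as first projection, and that the first coordinate of $g(x_1,\dots,x_n)$ does not change when the second coordinates of the $x_i$ are changed arbitrarily. Identities (11) say the dual for $\tau_2$. So each $A_1\otimes A_2$ satisfies (10) and (11). By induction on terms, the first coordinate of a $\tau_1$-term $s$ in $A_1\otimes A_2$ is the value of $s$ in $A_1$ at the first coordinates, and dually for $\tau_2$. Hence (12) holds in $A_1\otimes A_2$.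

Conversely, let $S\ne\emptyset$ satisfy (2), (10), (11), (12), and write the band $S$ as $Z\times Y$. By (10) the operations of $\tau_1$ induce operations on $Z$, and by (11) those of $\tau_2$ induce operations on $Y$. By the same induction, (12) says $Z\in\mathcal V_1$ and $Y\in\mathcal V_2$. Thus $S\cong Z\otimes Y$.

**Step 4: everything splits.** From (H), (S), (C), writing out compatibility with the operations (on the coordinate where an operation acts as a projection, nothing is required):

- homomorphisms $A_1\otimes A_2\to A_1'\otimes A_2'$ are the $\alpha\times\beta$ with $\alpha$, $\beta$ homomorphisms;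
- nonempty subalgebras are the products of nonempty subalgebras;
- $\mathrm{Con}(A_1\otimes A_2)\cong\mathrm{Con}\,A_1\times\mathrm{Con}\,A_2$ via $\theta_1\times\theta_2$.

**Lemma 2.** For each $P\in\{\mathrm{AP},\mathrm{CEP},\mathrm{RS}\}$: $\mathcal V_1\otimes\mathcal V_2$ has $P$ iff both $\mathcal V_1$ and $\mathcal V_2$ have $P$.

*Proof.* Let $\mathbf 1$ denote a one-element algebra.

*AP.* Suppose both varieties have AP. Up to isomorphism, a common subalgebra of two members is given by embeddings $\alpha_B\times\beta_B:A_1\otimes A_2\to B_1\otimes B_2$ and $\alpha_D\times\beta_D:A_1\otimes A_2\to D_1\otimes D_2$, whose components are embeddings by Step 4 and (H). Amalgamate $B_1,D_1$ over $A_1$ in $E_1\in\mathcal V_1$ and $B_2,D_2$ over $A_2$ in $E_2\in\mathcal V_2$. The products of the resulting embeddings amalgamate in $E_1\otimes E_2$. Conversely, suppose $\mathcal V_1\otimes\mathcal V_2$ has AP, and let $A\le B$, $A\le D$ in $\mathcal V_1$ with $A\neq\emptyset$. Amalgamate $B\otimes\mathbf1$ and $D\otimes\mathbf1$ over $A\otimes\mathbf1$ in some $E_1\otimes E_2$. The two embeddings have the form $\alpha_B\times\beta_B$ and $\alpha_D\times\beta_D$. Then $\alpha_B$ and $\alpha_D$ are injective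 homomorphisms to $E_1$, and they agree on $A$. So they amalgamate $B,D$ in $E_1$. The argument for $\mathcal V_2$ is the same with $\mathbf1$ on the left.

*CEP.* Suppose both varieties have CEP. A subalgebra of $B_1\otimes B_2$ is $A_1\otimes A_2$ with $A_i\le B_i$, and a congruence of it is $\theta_1\times\theta_2$. Extend $\theta_i$ to a congruence $\chi_i$ of $B_i$; then $\chi_1\times\chi_2$ restricts to $\theta_1\times\theta_2$. Conversely, let $\theta$ be a congruence of $A\le B$ in $\mathcal V_1$. The congruence $\theta\times{=}$ of $A\otimes\mathbf1$ is the restriction of some $\chi\times\psi$ on $B\otimes\mathbf1$, and then $\chi$ restricts to $\theta$. The argument for $\mathcal V_2$ is the same.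

*RS.* If $A_1$ and $A_2$ both have at least two elements, then the full relation on $A_1$ with equality on $A_2$, and equality on $A_1$ with the full relation on $A_2$, are nonzero congruences with zero meet. So $\mathrm{Con}\,A_1\times\mathrm{Con}\,A_2$ has a least nonzero element iff one of the two algebras is trivial and the other is SI. Hence the SI members of $\mathcal V_1\otimes\mathcal V_2$ are, up to isomorphism, the $A_1\otimes\mathbf1$ and the $\mathbf1\otimes A_2$ with $A_i$ SI in $\mathcal V_i$. By Step 4, $A_1\otimes\mathbf1\cong A_1'\otimes\mathbf1$ iff $A_1\cong A_1'$, and likewise on the other side. So the isomorphism types form a set iff they do for both $\mathcal V_1$ and $\mathcal V_2$. $\square$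

*Proof of Theorem 3.* Of the three properties, $\mathcal F$ fails exactly AP, $\mathcal K$ fails exactly CEP, and $\mathcal R$ fails exactly RS. Let $X\subseteq\{\mathrm{AP},\mathrm{CEP},\mathrm{RS}\}$. If $X=\emptyset$, take the trivial variety, defined by $x=y$: its nonempty members have one element, there are no SI members, and all three properties hold. Otherwise take the $\otimes$-product, formed repeatedly if $|X|=3$ and after renaming symbols to make types disjoint, of those among $\mathcal F,\mathcal K,\mathcal R$ that correspond to the elements of $X$. By Lemma 2 it fails exactly the properties in $X$. Each of $\mathcal F,\mathcal K,\mathcal R$ has finite type and finitely many defining identities. Step 1 keeps the type finite and adds finitely many identities, and the construction of $\otimes$ adds one binary symbol, the finitely many identities (2), at most two identities for each operation symbol, and one identity for each defining identity of the factors. So every variety obtained has finite type and finitely many defining identities. $\square$
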